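# One hyperedge too many: Berge-$F$-free hypergraphs against clique counts

## Equality as the first guess, and three tests by hand

All graphs are simple. A hypergraph $\mathcal H$ is a **Berge-$G$** if there is a bijection between the hyperedges of $\mathcal H$ and the edges of the graph $G$ such that each hyperedge contains its image. For example, the triples $\{1,2,4\},\{2,3,4\},\{1,3,4\}$ form a Berge-triangle: assign to them $12$, $23$, $13$. The single triple $\{1,2,3\}$ contains no Berge-triangle, since a Berge-triangle has three hyperedges. A hypergraph is Berge-$F$-free if no sub-hypergraph of it is a Berge-$F$.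

Write $\mathrm{ex}_k(n,\text{Berge-}F)$ for the largest number of hyperedges in an $n$-vertex $k$-uniform Berge-$F$-free hypergraph, $\mathrm{ex}(n,H,F)$ for the largest number of copies of $H$ in an $n$-vertex $F$-free graph, and $\mathrm{ex}(n,F)$ for the largest number of edges in such a graph. It is known that
$$\mathrm{ex}(n,K_k,F)\le \mathrm{ex}_k(n,\text{Berge-}F)\le \mathrm{ex}(n,K_k,F)+\mathrm{ex}(n,F).\tag{1}$$
The left inequality is easy: take the family of all $k$-cliques of an $F$-free graph. In a Berge-$F$ made of such cliques every edge of $F$ would be an edge of the graph. The right inequality will follow from Lemma 1 below.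

If $\chi(F)>k\ge 3$, the Turán graph $T(n,k)$ is $F$-free and has about $(n/k)^k$ copies of $K_k$, while $\mathrm{ex}(n,F)\le n^2=o(n^k)$. So the two sides of (1) agree up to a factor $1+o(1)$, and the first guess for the exact value is the following conjecture: if $\chi(F)>k$, then $\mathrm{ex}_k(n,\text{Berge-}F)=\mathrm{ex}(n,K_k,F)$ for all sufficiently large $n$. (The problem is taken from http://globalauthorid.com/WebPortal/ArticleView?wd=03E459076164F53E255BE1D1A9D40636A2C63E97EDD349837079A8C8576E714F.)

Let us test it. For $k=2$ a $2$-uniform hypergraph is a graph, a Berge-$F$ is a copy of $F$, and both numbers are $\mathrm{ex}(n,F)$. For $k=3$, $F=K_4$, $n=4$, a $K_4$-free graph on four vertices has at most $2$ triangles ($K_4$ minus an edge), but all four triples on four vertices are Berge-$K_4$-free, because a Berge-$K_4$ needs six hyperedges. So equality fails, $4>2$, and "for large $n$" cannot be dropped.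

For the third test let $F=K_{r+1}$ with $r\ge k\ge3$, and try to add one more hyperedge to the family of all $k$-cliques of $T(n,r)$. The new $k$-set $h$ is not a clique, so it contains two vertices $x,y$ of one part. Pick $x_2,\dots,x_r$, one in each other part. Assign $xy$ to $h$. Each other pair among $x,y,x_2,\dots,x_r$ is an edge of $T(n,r)$ and lies in at least a constant times $n^{k-2}$ cliques of size $k$, so for large $n$ we can greedily assign distinct $k$-cliques to these pairs. This is a Berge-$K_{r+1}$, so the clique family cannot be enlarged.

The last test shows what matters. An extra hyperedge supplies the use of one extra pair, and the pair is harmful because every edge of the graph lies in many $k$-cliques. The first proof one would try is to show that in a near-extremal graph every edge lies in many $k$-cliques. This works up to an explicit threshold, and beyond the threshold the conjecture is false.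

## The threshold and the two theorems

Let $e_j(x_1,\dots,x_s)$ be the elementary symmetric polynomial, for instance $e_2(x,y,z)=xy+xz+yz$. Let $N(G)$ be the number of copies of $K_k$ in $G$ and $T(n,r)$ the Turán graph. For $r\ge k\ge3$ put
$$\Gamma=\binom{r-1}{k-1},\qquad \Lambda=\binom{r-1}{k-2},\qquad q=r-k+3,$$
$$E=E(k,r)=e_{k-1}(\underbrace{1,\dots,1}_{k-3},\underbrace{\tfrac12,\dots,\tfrac12}_{q})=\sum_{j=2}^{q}\binom qj\binom{k-3}{k-1-j}2^{-j}.\tag{2}$$
With $m=n/r$, a vertex of $T(n,r)$ lies in about $\Gamma m^{k-1}$ copies of $K_k$; an edge added inside a part of $T(n,r)$ would lie in about $\Lambda m^{k-2}$ copies; and a new vertex joined to half of each of $q$ parts and to all of the other $k-3$ parts would lie in about $Em^{k-1}$ copies.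

**Theorem A.** Let $k\ge3$, $r=\chi(F)-1\ge k$ and $E(k,r)<\Gamma$. Then for $n$ large $\mathrm{ex}_k(n,\text{Berge-}F)=\mathrm{ex}(n,K_k,F)$, and every extremal hypergraph is the family of all $k$-cliques of an $F$-free graph with $\mathrm{ex}(n,K_k,F)$ copies of $K_k$.

**Theorem B.** Let $r\ge k\ge3$ and $E(k,r)>\Gamma$. Then there is a graph $F$ with $\chi(F)=r+1>k$ and $\mathrm{ex}_k(n,\text{Berge-}F)\ge\mathrm{ex}(n,K_k,F)+1$ for all sufficiently large $n$.

Here is the threshold in the first cases.

* For $k=3$: $E=\binom r2/4<\binom{r-1}2=\Gamma$ for all $r\ge3$, since $r<4(r-2)$.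
* For $k=4$: $E=\frac14\binom{r-1}2+\frac18\binom{r-1}3=\binom{r-1}3\big(\frac3{4(r-3)}+\frac18\big)\le\frac78\binom{r-1}3<\Gamma$.
* For $k=5$, $r\ge6$, put $p=r-2\ge4$. Then $\binom p2=\frac3{p-2}\binom p3\le\frac32\binom p3$, so $E=\frac14\binom p2+\frac14\binom p3+\frac1{16}\binom p4\le\frac58\binom p3+\frac1{16}\binom p4<\binom p3+\binom p4=\binom{r-1}4=\Gamma$.
* For $k=r=5$: $E=\frac34+\frac14=1=\Gamma$.
* For $r=k$: $q=3$, $E=\frac34+\frac{k-3}8=\frac{k+3}8$ and $\Gamma=1$, so $E>\Gamma$ exactly when $k\ge6$.

So the conjectured equality holds for $k\le4$ (all $F$ with $\chi(F)>k$) and for $k=5$, $\chi(F)\ge7$. The conjecture is false: for every $k\ge6$ it fails for some $F$ with $\chi(F)=k+1$. Only pairs with $E(k,r)=\Gamma$, such as $(5,5)$, that is $k=5$ and $\chi(F)=6$, are left undecided; nothing is claimed there. Note that $E>\Gamma$ forces $r\ge k\ge6$.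

Conventions: isolated vertices of $F$ play no role for large $n$, so we ignore them; $m:=n/r$; and $o(\cdot)$ is as $n\to\infty$ along the sequence under consideration, uniformly over vertices. Part sizes will be $m+o(n)$.

## From hyperedges to red and blue edges

**Lemma 1 (red–blue lemma).** If $\mathcal H$ is $k$-uniform and Berge-$F$-free, there are an $F$-free graph $G$ on $V(\mathcal H)$ with edges colored red and blue, and a partition $\mathcal H=\mathcal H_1\sqcup\mathcal H_2$, such that every $h\in\mathcal H_1$ is a blue $k$-clique of $G$ and $|\mathcal H_2|$ is the number of red edges.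

*Proof.* Take the bipartite incidence graph between $\mathcal H$ and the pairs contained in hyperedges, and a maximum matching $M$ in it. Let $X$ be the set of vertices reachable by $M$-alternating paths from unmatched hyperedges, these included. Put $\mathcal H_1=X\cap\mathcal H$, $\mathcal H_2=\mathcal H\setminus\mathcal H_1$, and let $P_1$ be the set of pairs in $X$.

An alternating path from an unmatched hyperedge enters pairs by non-matching edges and hyperedges by matching edges. Let $h\in\mathcal H_1$. If $h$ has a partner, it was used to reach $h$, so it is in $P_1$; every other pair inside $h$ is reached from $h$ by a non-matching edge, or was already on the path. So all pairs inside $h$ are in $P_1$.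

Every pair in $P_1$ is matched, since otherwise there would be an augmenting path, and its partner is then reached too, so it lies in $\mathcal H_1$. Hence each member of $\mathcal H_2$, being matched (unmatched hyperedges are in $X$), is matched to a pair outside $P_1$.

Let $G$ be the set of all matched pairs; color the pairs in $P_1$ blue and the partners of $\mathcal H_2$ red. Each $h\in\mathcal H_1$ is a blue clique, and the red edges correspond to $\mathcal H_2$. A copy of $F$ in $G$, with each edge sent to its partner under $M$, is a Berge-$F$ in $\mathcal H$; so $G$ is $F$-free. $\square$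

The right side of (1) follows: $|\mathcal H_1|$ is at most the number of $k$-cliques of $G$, and $|\mathcal H_2|\le e(G)\le\mathrm{ex}(n,F)$.

## Graphs with nearly the maximum number of $k$-cliques

Throughout this section $\chi(F)=r+1>k\ge3$ and $G=G_n$ is an $F$-free graph on $n$ vertices with $N(G)\ge\mathrm{ex}(n,K_k,F)-o(n^k)$. Since $T(n,r)$ is $F$-free, $N(G)\ge(1-o(1))\binom rkm^k$. We use four textbook facts. A graph without the complete $(r+1)$-partite graph with parts of a fixed size has $o(n^{r+1})$ copies of $K_{r+1}$ (Erdős). A graph with $o(n^{r+1})$ copies of $K_{r+1}$ becomes $K_{r+1}$-free after deleting $o(n^2)$ suitable edges (removal lemma). A $K_{r+1}$-free graph with at least $(1-o(1))\binom r2m^2$ edges differs from $T(n,r)$ in $o(n^2)$ edges (Erdős–Simonovits stability). Finally, if $\nu_s$ is the number of copies of $K_s$ in an $n$-vertex graph, $s\ge2$ and $\nu_s>0$, then (Moon–Moser)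
$$\frac{\nu_{s+1}}{\nu_s}\ge\frac1{s^2-1}\Big(s^2\frac{\nu_s}{\nu_{s-1}}-n\Big).\tag{3}$$

**(S1) Approximate structure.** *Purpose: $G$ is close to $T(n,r)$.* As $F$ is contained in the complete $(r+1)$-partite graph with parts of size $|V(F)|$, the graph $G$ has $o(n^{r+1})$ copies of $K_{r+1}$. Delete $o(n^2)$ edges to get a $K_{r+1}$-free $G'$. This destroys at most $o(n^2)n^{k-2}$ copies of $K_k$, so $N(G')\ge(1-o(1))\binom rkm^k$. Let $\nu_s$ count the copies of $K_s$ in $G'$, and let $\omega\le r$ be its clique number; $\omega\ge k$ for large $n$. We claim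
$$\frac{\nu_s}{\nu_{s-1}}\le\frac{(r-s+1)n}{sr}\qquad(2\le s\le\omega+1).\tag{4}$$
For $s=\omega+1$ the left side is $0$. If (4) holds for $s+1$, where $2\le s\le\omega$, then (3) gives
$$\frac{\nu_s}{\nu_{s-1}}\le\frac1{s^2}\Big((s^2-1)\frac{(r-s)n}{(s+1)r}+n\Big)=\frac n{s^2r}\big((s-1)(r-s)+r\big)=\frac{(r-s+1)n}{sr},$$
because $(s-1)(r-s)+r=s(r-s+1)$. Now $N(G')=\nu_k=n\prod_{s=2}^k\frac{\nu_s}{\nu_{s-1}}$, and $n$ times the product of the bounds in (4) is exactly $\frac{n^k}{r^k}\prod_{s=1}^k\frac{r-s+1}s=\binom rkm^k$. As the product of boundedly many factors is nearly maximal, each factor is. In particular $\nu_2/\nu_1\ge(1-o(1))\frac{(r-1)n}{2r}$, that is, $e(G')\ge(1-o(1))\binom r2m^2$. By stability $G'$, hence also $G$, differs from $T(n,r)$ in $o(n^2)$ edges.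

Let $V_1,\dots,V_r$ be a partition of $V(G)$ with the maximum number of crossing edges. That number is at least $\binom r2m^2-o(n^2)$, while the number of crossing pairs is
$$\sum_{i<j}|V_i||V_j|=\binom r2m^2-\frac12\sum_i(|V_i|-m)^2 .$$
So $|V_i|=m+o(n)$, only $o(n^2)$ crossing pairs are missing, and since $e(G)\le\binom r2m^2+o(n^2)$, there are $o(n^2)$ edges inside parts, called *in-part edges*. By maximality (move one vertex), $v\in V_a$ satisfies $|N(v)\cap V_a|\le|N(v)\cap V_i|$ for all $i$.

For a suitable $\theta_n\to0$ call $v\in V_a$ *regular* if it misses at most $\theta_nn$ vertices of each $V_i$, $i\ne a$. If at most $\varepsilon_nn^2$ crossing pairs are missing, then at most $2\varepsilon_nn/\theta_n$ vertices are not regular; with $\theta_n=\sqrt{2\varepsilon_n}$ all but $\theta_nn$ vertices are regular. Write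
$$d_i(v)=\frac{|N(v)\cap V_i|}m\le1+o(1),\qquad d(v)=(d_1(v),\dots,d_r(v)).$$

**(S2) Every vertex is in many cliques.** *If moreover $N(G)\ge\mathrm{ex}(n,K_k,F)-o(n^{k-1})$, every vertex $v$ lies in at least $\Gamma m^{k-1}-o(n^{k-1})$ copies of $K_k$.* Take $|V(F)|$ regular vertices in $V_1\setminus\{v\}$ and let $C$ be their common neighborhood in $(V_2\cup\dots\cup V_r)\setminus\{v\}$. It contains $m-o(n)$ vertices of each of $r-1$ parts and few crossing pairs are missing, so it contains at least $\Gamma m^{k-1}-o(n^{k-1})$ crossing copies of $K_{k-1}$. Delete $v$ and add a vertex $v'$ joined exactly to $C$. A copy of $F$ in the new graph would use $v'$, and one of the $|V(F)|$ chosen vertices would be unused and could replace $v'$; then $F\subseteq G$, which is false. So the new graph is $F$-free and has at most $\mathrm{ex}(n,K_k,F)\le N(G)+o(n^{k-1})$ copies of $K_k$. Hence $v$ was in at least as many copies as $v'$, up to $o(n^{k-1})$.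

**(S3) The same in terms of $d(v)$.** *Under the hypothesis of (S2), $e_{k-1}(d(v))\ge\Gamma-o(1)$ for all $v$.* The copies of $K_k$ at $v$ are the copies of $K_{k-1}$ in $N(v)$. At most $e_{k-1}(d(v))m^{k-1}$ of them are crossing, and at most $o(n^2)n^{k-3}$ contain an in-part edge.

**(S4) A small density forces full densities elsewhere.** *Under the same hypothesis, if $v\in V_a$ and $\min_id_i(v)=o(1)$, then $d_a(v)=o(1)$ and $d_i(v)\ge1-o(1)$ for $i\ne a$.* By the max-cut property $d_a(v)$ is the minimum, so it is $o(1)$. For each $i\neq a$, (S3) gives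
$$\Gamma-o(1)\le e_{k-1}\big((d_j(v))_{j\ne a}\big)+o(1)\le\Gamma-(1-d_i(v))\binom{r-2}{k-2}+o(1),$$
and $\binom{r-2}{k-2}\ge1$.

**(S5) Finding $K_{k-2}$.** *If $U_i\subseteq V_i$ with $|U_i|\ge\xi n$ for $k-2$ indices $i$, where $\xi>0$ is fixed, then $\bigcup U_i$ contains $\Omega(n^{k-2})$ crossing copies of $K_{k-2}$.* Indeed only $o(n^2)$ crossing pairs are missing.

## Every edge in many cliques: the proof of Theorem A

The purpose of the next lemma is to find common neighbors of any two vertices in $k-2$ parts.

**Lemma 2.** If $E<\Gamma$ and $d,d'\in[0,1]^r$ satisfy $e_{k-1}(d),e_{k-1}(d')\ge\Gamma$, then $d_i+d'_i>1$ for at least $k-2$ indices $i$.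

*Proof.* Otherwise there is a set $P$ of $r-(k-3)=q$ indices with $d_i+d_i'\le1$. One of the vectors, say $d$, has $\sum_Pd_i\le q/2$. Maclaurin's inequality gives $e_j(d|_P)\le\binom qj\big(\frac1q\sum_Pd_i\big)^j\le\binom qj2^{-j}$. The other $k-3$ coordinates are at most $1$, so $e_{k-1}(d)\le\sum_j\binom{k-3}{k-1-j}\binom qj2^{-j}=E<\Gamma$, a contradiction. $\square$

By compactness there is $\delta>0$ such that if both values are at least $\Gamma-\delta$, then $d_i+d_i'\ge1+\delta$ for at least $k-2$ indices. Otherwise, taking $\delta=1/N$ and a convergent subsequence along which the set of at least $q$ failing indices is constant, we get a limit pair contradicting Lemma 2. We apply this to the truncated vectors $(\min\{1,d_i(v)\})_i$, which differ from $d(v)$ by $o(1)$.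

*Proof of Theorem A.* Suppose that for infinitely many $n$ there is a Berge-$F$-free $\mathcal H$ with $|\mathcal H|\ge\mathrm{ex}(n,K_k,F)$ which is not the $k$-clique family of an $F$-free graph with $\mathrm{ex}(n,K_k,F)$ copies of $K_k$. Take $G$ from Lemma 1, let $N_b$ be the number of its blue $k$-cliques and $\mu$ the number of its red edges. Then $|\mathcal H|\le N_b+\mu$.

**Step A1: a first lower bound on $N(G)$.** This step makes (S1) available. We have $N(G)\ge N_b\ge|\mathcal H|-n^2\ge\mathrm{ex}(n,K_k,F)-o(n^k)$, as $k\ge3$.

**Step A2: bootstrap to error $o(n^{k-1})$.** This step makes (S2) and (S3) available. Two regular vertices have at least $r-2\ge k-2$ parts in which their common neighborhood has size $m-o(n)$. By (S5), an edge between regular vertices lies in at least $\binom k2$ copies of $K_k$ for large $n$. Only $o(n^2)$ edges meet a non-regular vertex, so all but $o(n^2)$ red edges lie in at least $\binom k2$ copies of $K_k$. Each copy contains at most $\binom k2$ red edges. Counting incidences, at least $\mu-o(n^2)$ copies of $K_k$ contain a red edge. These are not blue cliques, so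
$$N(G)\ge N_b+\mu-o(n^2)\ge|\mathcal H|-o(n^2)\ge\mathrm{ex}(n,K_k,F)-o(n^{k-1}).$$

**Step A3: every edge is in many cliques.** This step removes the exceptions of Step A2. By (S3), Lemma 2 and the remark after it, any two vertices $v,v'$ have at least $k-2$ parts $V_i$ with at least $(d_i(v)+d_i(v'))m-|V_i|\ge\delta m-o(n)$ common neighbors. By (S5) there is $\gamma>0$ such that for large $n$ every edge of $G$ lies in at least $\gamma n^{k-2}$ copies of $K_k$.

**Step A4: no red edges.** This step gives the contradiction. If $\mu>0$, at least $\mu\gamma n^{k-2}/\binom k2>\mu$ copies of $K_k$ contain a red edge, so $|\mathcal H|\le N_b+\mu<N(G)\le\mathrm{ex}(n,K_k,F)$, a contradiction. If $\mu=0$, then $\mathcal H$ consists of $k$-cliques of $G$ and $|\mathcal H|\ge\mathrm{ex}(n,K_k,F)\ge N(G)\geq|\mathcal H|$. So $\mathcal H$ is the set of all $k$-cliques of $G$ and $N(G)=\mathrm{ex}(n,K_k,F)$, again a contradiction.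

Hence for large $n$ every Berge-$F$-free hypergraph with at least $\mathrm{ex}(n,K_k,F)$ hyperedges is of the stated form, and with the left side of (1) equality follows. $\square$

## Complementary half-neighborhoods: where the argument stops

The only place where $E<\Gamma$ was used is Lemma 2, and it breaks for $E\ge\Gamma$. Take $d=d'$ equal to $\frac12$ on $q$ indices and $1$ on the other $k-3$. Then $e_{k-1}(d)=E\ge\Gamma$, and $d_i+d_i'>1$ for only $k-3$ indices.

For $k=r=6$ the numbers are as follows. An ordinary vertex of $T(n,6)$ has densities $(0,1,1,1,1,1)$ and lies in about $m^5$ copies of $K_6$. A vertex with densities $(\frac12,\frac12,\frac12,1,1,1)$ has $e_5=\frac34+\frac38=\frac98$. So it lies in more copies than an ordinary vertex.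

Two such vertices $u,v$ can take complementary halves of the $q$ parts. If the other $k-3$ parts are independent, the common neighborhood of $u$ and $v$ inside the parts is a union of $k-3$ independent sets. So it contains no $K_{k-2}$, and a pair $uv$ whose clique must be completed inside the parts lies in no $K_k$. A hyperedge containing the pair $uv$ then costs no clique.

To turn this into a counterexample we must find a graph $F$ whose extremal graphs contain such vertices and for which the additional pair does not create $F$. For $F=K_{r+1}$ this is hopeless, since a vertex with neighbors in all parts of a complete $r$-partite graph creates $K_{r+1}$. The graph $F$ below is designed so that extremal graphs behave as follows.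

* There are exactly three exceptional vertices $u,v,w$, each with many neighbors in all $r$ parts, and all the rest is close to $r$-partite.
* There are sparse in-part edges in exactly $q$ parts, and they compete with the exceptional vertices. For large in-part degree, an exceptional vertex may see only half of such a part. One unit of density lost by the in-part edges costs $4\Lambda m^{k-1}$ cliques, while the three exceptional vertices together regain at most $3\Lambda m^{k-1}$; and $4>3$ will force the halves.
* Only one pair, $vw$, can have a $K_{k-2}$ in its common neighborhood inside the parts; so $N(u)$ is complementary to $N(v)$ and $N(w)$.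
* Up to two edges inside $\{u,v,w\}$ never help to build $F$.

The extra hyperedge will be $\{u,v,w\}$ together with one vertex from each of the $k-3$ full parts. The third vertex $w$ is there because $u$ and $v$ have no common clique larger than $K_{k-3}$ in the parts, so $u,v$ and such a clique make up only $k-1$ vertices.

To force all this, $F$ gets five $r$-colorings that are almost proper. The defect of the $j$th coloring is a configuration: if the configuration is present in a graph close to $T(n,r)$, then $F$ embeds. A rigidity lemma says that these five are the only ways in which $F$ can sit in such a graph. We prove the rigidity lemma first.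

## Colorings of $[r]^M$ under "differ everywhere"

For $x,y\in[r]^M$ write $x\sim y$ if they differ in all $M$ coordinates. For example $(1,1,1)\sim(2,3,2)$, but $(1,1,1)\not\sim(2,1,2)$.

**Lemma 3 (Greenwell–Lovász).** Let $r\ge3$ and let $\varphi:[r]^M\to[r]$ satisfy $\varphi(x)\ne\varphi(y)$ whenever $x\sim y$. Then there are $j\in[M]$ and a permutation $\pi$ of $[r]$ with $\varphi(x)=\pi(x_j)$ for all $x$.

The hypothesis $r\ge3$ is needed. For $r=2$, $M=3$ the majority function works: $x\sim y$ means that $y$ is the complement of $x$, so the majorities differ, yet majority does not depend on one coordinate only.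

*Proof.* **Step 1: normalize.** This step reduces the possible values. Constant vectors are pairwise $\sim$, so after permuting colors $\varphi(c,\dots,c)=c$ for all $c$. If $c$ is not a coordinate of $x$, then $x\sim(c,\dots,c)$, so $\varphi(x)\ne c$. Thus $\varphi(x)$ is always a coordinate of $x$.

**Step 2: winning sets.** This step reduces $\varphi$ to a family of subsets of $[M]$. For $J\subseteq[M]$ and $a\ne b$ let $x^J_{a,b}$ be $a$ on $J$ and $b$ off $J$. Say that $J$ *wins* $(a,b)$ if $\varphi(x^J_{a,b})=a$; otherwise the value is $b$, and $J^c$ wins $(b,a)$. Let $J$ win $(a,b)$ and let $c\ne a$. Then $x^J_{c,a}\sim x^J_{a,b}$, so $\varphi(x^J_{c,a})\ne a$ and $J$ wins $(c,a)$. Hence $J$ wins $(c,a)$ for all $c\ne a$. Applying the same to $(c,a)$, it wins $(d,c)$ for all $c\ne a$, $d\ne c$. So $J$ wins all pairs. Each $J$ is therefore winning (for all pairs) or losing (for all pairs), exactly one of $J,J^c$ is winning, and $[M]$ is winning.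

**Step 3: winning sets form an ultrafilter.** This step isolates the coordinate $j$. Two disjoint sets $J,K$ are not both winning: for distinct $a,b,c$ we have $x^J_{a,b}\sim x^K_{a,c}$ (compare on $J$, on $K$ and elsewhere), and both would have value $a$. So if $J$ is winning and $K\supseteq J$, then $K^c$ is losing and $K$ is winning.

Let $J,K$ be winning and suppose $J\cap K$ is losing. Then $P_1=J\cap K$, $P_2=J\setminus K\subseteq K^c$, $P_3=J^c$ are losing sets partitioning $[M]$. Let $x$ take distinct values $a_1,a_2,a_3$ on $P_1,P_2,P_3$. By Step 1, $\varphi(x)=a_i$ for some $i$. Let $y$ be $a_i$ on $P_i^c$ and some $d\ne a_i$ on $P_i$. Then $\varphi(y)=a_i$, as $P_i^c$ is winning. But $x\sim y$, a contradiction. So winning sets are closed under intersection.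

The intersection $W$ of all winning sets is winning, hence non-empty, since $\emptyset=[M]^c$ is losing. Take $j\in W$. If $\{j\}$ were losing, $[M]\setminus\{j\}$ would be winning and would not contain $W$. So $\{j\}$ is winning, and $J$ is winning if and only if $j\in J$.

**Step 4: $\varphi(x)=x_j$.** This step passes from two-valued vectors to all vectors. Suppose $\varphi(x)=c\ne x_j$. Then $J=\{i:x_i=c\}$ does not contain $j$, so it is losing. Let $y$ be $c$ on $J^c$ and $d\ne c$ on $J$. Then $\varphi(y)=c$ and $x\sim y$, a contradiction. Undoing the permutation of colors gives the lemma. $\square$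

## A graph with five almost proper colorings

From now on $E>\Gamma$, so $r\ge k\ge6$ and $3\le q\le r-3$. Put $t=100r$. A *type* is an element of $[r]^5$, in which one coordinate may be replaced by a wildcard $*$; the wildcard differs from everything. For example a base type $i\in[r]^5$ satisfies $i\sim(1,*,1,1,1)$ if and only if $i_1,i_3,i_4,i_5\ne1$.

**Base vertices.** The base vertices of $F$ are $(i;s)$ with $i\in[r]^5$, $s\in[t]$; $(i;s)(i';s')$ is an edge if and only if $i\sim i'$.

**Special vertices.** A special vertex of type $\tau$ with block $S\subseteq[t]$ is joined to all base vertices $(i;s)$ with $i\sim\tau$ and $s\in S$. Fix ten pairwise disjoint blocks of size $12$, named $S(c_0),\dots,S(c_3)$, $S(f_0),S(f_1),S(f_2)$, $S(g_1),S(g_2),S(g_3)$.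

The special vertices, and all further vertices and edges, are these.

1. $x_{p,s},y_{p,s}$ for $p\in[q+1]$, $s\in[4]$, of types $(p,1,1,1,1)$ and $(p,2,2,2,2)$, block $[t]$; edges $x_{p,s}y_{p,s}$. The pair is called unit $(p,s)$.
2. $b$ of type $(1,*,1,1,1)$, block $[t]$. For $s\in[4]$: $y'_s$ of type $(1,1,1,1,1)$ and $x'_{s,0},\dots,x'_{s,4}$ of type $(2,1,2,2,2)$, block $[t]$; edges $y'_sx'_{s,l}$ and $x'_{s,l}b$. Unit $s$ is $\{y'_s,x'_{s,0},\dots,x'_{s,4}\}$.
3. $c_0,\dots,c_3$ of type $(1,1,1,1,1)$, block $S(c_l)$. Each $c_l$ is joined to nine leaves of its own, of type $(2,2,1,2,2)$, block $[t]$.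
4. $f_0,f_1,f_2$ of type $(1,1,1,*,1)$, block $S(f_l)$. Disjoint cliques $Q_1,Q_2$ of size $k-2$; $Q_1$ is joined to $f_0,f_1$ and $Q_2$ to $f_0,f_2$.
5. $g_1,g_2,g_3$ pairwise adjacent, $g_l$ of type $(l,l,l,l,*)$, block $S(g_l)$. A clique $R$ of size $k-3$ joined to $g_1,g_2,g_3$.

The vertices of $Q_1,Q_2,R$ have no other neighbors. Because the blocks are disjoint, each base vertex is adjacent to at most one $c_l$, at most one $f_l$ and at most one $g_l$.

**The colorings $\kappa_1,\dots,\kappa_5$.** Under $\kappa_j$ a base vertex $(i;s)$ gets color $i_j$; a special vertex of type $\tau$ gets $\tau_j$ if $\tau_j\ne*$; the cliques $Q_1,Q_2$ get $2,\dots,k-1$; and $R$ gets $4,\dots,k$ (recall $k\le r$). Edges at base vertices between colored vertices are properly colored, because $\sim$ requires the $j$th coordinates to differ. For the rest we read off this table.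

| | $x,\ y$ | $y',\ x',\ b$ | $c$, leaf | $f$; $Q$ | $g_1,g_2,g_3$; $R$ |
|---|---|---|---|---|---|
| $\kappa_1$ | $p,\ p$ | $1,2,1$ | $1,2$ | $1$; $2..k-1$ | $1,2,3$; $4..k$ |
| $\kappa_2$ | $1,2$ | $1,1,$ – | $1,2$ | $1$; $2..k-1$ | $1,2,3$; $4..k$ |
| $\kappa_3$ | $1,2$ | $1,2,1$ | $1,1$ | $1$; $2..k-1$ | $1,2,3$; $4..k$ |
| $\kappa_4$ | $1,2$ | $1,2,1$ | $1,2$ | –; $2..k-1$ | $1,2,3$; $4..k$ |
| $\kappa_5$ | $1,2$ | $1,2,1$ | $1,2$ | $1$; $2..k-1$ | –; $4..k$ |

So $\kappa_j$ is defined everywhere and proper, apart from the following exceptions.

* $j=1$: the edges $x_{p,s}y_{p,s}$ are monochromatic.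
* $j=2$: $b$ is uncolored and the edges $y'_sx'_{s,l}$ are monochromatic.
* $j=3$: the edges from $c_l$ to its leaves are monochromatic.
* $j=4$: $f_0,f_1,f_2$ are uncolored.
* $j=5$: $g_1,g_2,g_3$ are uncolored.

Since $\{f_0,f_1,f_2\}$ is independent, $\kappa_4$ and one extra color for it show $\chi(F)\le r+1$.

## How $F$ can sit in an almost $r$-partite graph

If $\psi$ embeds $F$ in a graph, we say that $\psi(y)$ hosts $y$ and that $y$ is hosted there.

**Lemma 4.** Let $\Phi$ be a graph with $V(\Phi)=B\sqcup V_1\sqcup\dots\sqcup V_r$, $|B|\le3$, in which every vertex of $V_i$ has at most $8$ neighbors in $V_i$, for all $i$. Put $A=\bigcup V_i$. Let $\psi$ embed $F$ in $\Phi$. Then there are $j\in[5]$ and a permutation $\pi$ of $[r]$ such that: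

(i) every base vertex, and every special vertex, of type $\tau$ with $\tau_j\ne*$ that is hosted in $A$ is hosted in $V_{\pi(\tau_j)}$;

(ii) if $j=2$, $b$ is hosted in $B$; if $j=4$, $f_0,f_1,f_2$ are hosted in $B$; if $j=5$, $g_1,g_2,g_3$ are hosted in $B$;

(iii) $j\ne3$.

*Proof.* **Step 1: find $j$ and $\pi$.** For each $i\in[r]^5$ at least $t-3=100r-3$ of the vertices $(i;s)$ are hosted in $A$, so some part $V_{\varphi(i)}$ hosts at least $9$ of them. If $i\sim i'$ and $\varphi(i)=\varphi(i')$, a host of a vertex of type $i$ would have at least $9$ neighbors in its own part. So $\varphi(i)\ne\varphi(i')$ whenever $i\sim i'$, and Lemma 3 gives $\varphi(i)=\pi(i_j)$.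

**Step 2: place the individual vertices.** This step proves (i) and (ii). Suppose a base vertex of type $i$ is hosted in $V_a$ with $a\ne\pi(i_j)$. Choose $i'\sim i$ with $\pi(i'_j)=a$. At least $9$ vertices of type $i'$ are hosted in $V_a$ and all are neighbors, a contradiction. Suppose a special vertex of type $\tau$ is hosted in $V_a$ with $\tau_j=*$ or $\pi(\tau_j)\ne a$. Choose $i\sim\tau$ with $\pi(i_j)=a$. Of its at least $12$ neighbors $(i;s)$, at least $9$ are hosted in $A$, hence in $V_a$ by what was just shown, a contradiction. This is (i), and special vertices with $\tau_j=*$ must be hosted in $B$, which is (ii).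

**Step 3: exclude $j=3$.** If $j=3$ and $c_l$ is hosted in $A$, it is in $V_{\pi(1)}$, and so are its leaves hosted in $A$. At most $8$ of the nine leaves can be there, so one is hosted in $B$. Hence each of the four disjoint sets "$c_l$ and its leaves" has a vertex hosted in $B$, contradicting $|B|\le3$. $\square$

**Definition.** For given $A$, two vertices $x,y$ **$A$-share** if $A\cap N(x)\cap N(y)$ contains a $K_{k-2}$. For instance let $k=r=6$ and let $A$ span a complete $6$-partite graph. Two vertices outside $A$, both joined to half of $V_1$, the same half, and to all of $V_4,V_5,V_6$, $A$-share. If they are joined to complementary halves of $V_1$, to all of $V_4,V_5,V_6$ and to nothing else in $A$, they do not.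

**Corollary 5.** In the setting of Lemma 4 (without assuming that $F$ embeds), $\Phi$ is $F$-free if all of the following hold: at most $q$ parts contain in-part edges; for $x\in B$ every $z\in A$ has at most $4$ neighbors from its own part in $N(x)$; at most one pair in $B$ $A$-shares; $B$ is independent. In particular complete $r$-partite graphs are $F$-free, so $\chi(F)=r+1$.

*Proof.* Suppose $\psi$ embeds $F$, and take $j,\pi$ from Lemma 4.

If $j=1$: $B$ hosts at most $3$ vertices, so for each $p\in[q+1]$ one of the four units $(p,s)$ lies in $A$. Both ends have first coordinate $p$, so this is an in-part edge in $V_{\pi(p)}$. That makes $q+1$ parts with in-part edges.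

If $j=2$: $b$ is hosted at some $x\in B$, and at most two further vertices are hosted in $B$. So some unit $s$ lies in $A$, and all its vertices have second coordinate $1$. The host of $y'_s$ has five neighbors of its own part in $N(x)$.

$j=3$ is impossible. If $j=4$: $f_0,f_1,f_2$ occupy $B$, so $Q_1,Q_2$ are hosted in $A$ and two pairs of $B$ $A$-share. If $j=5$: $g_1,g_2,g_3$ occupy $B$, so $B$ is a triangle. All cases are contradictions. The last sentence is the case $B=\emptyset$ with no in-part edges; it gives $\chi(F)>r$, and $\chi(F)\le r+1$ was seen above. $\square$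

## A construction with three half-joined vertices

The purpose of this section is a lower bound on $\mathrm{ex}(n,K_k,F)$, to be compared with an upper count later.

**Lemma 6.** For the graph $F$ above,
$$\mathrm{ex}(n,K_k,F)\ge N(T(n,r))+m^{k-1}\big[4q\Lambda+3(E-\Gamma)\big]-O(n^{k-2}).\tag{5}$$

*Proof.* Let $B=\{u,v,w\}$ be independent, and let $V_1,\dots,V_r$ be nearly equal parts of the other $n-3$ vertices, completely joined to each other. For $i\le q$ let $L_i,R_i\subset V_i$ be disjoint copies of $\mathbb Z_{h_i}$, $h_i=\lfloor|V_i|/2\rfloor$. Inside $L_i$ and inside $R_i$ join $x$ to $x\pm1,x\pm2$; join $x\in L_i$ to $x,x+1,x+2,x+3\in R_i$. Every vertex of $L_i\cup R_i$ has $4$ neighbors in $L_i$ and $4$ in $R_i$; a possible leftover vertex of $V_i$ has no in-part neighbors. Join $u$ to $L_i$ and $v,w$ to $R_i$ for $i\le q$, and join $u,v,w$ to all of $V_i$ for $i>q$.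

Corollary 5 applies. In-part degrees are at most $8$; in-part edges lie in $q$ parts; and for $x\in B$ a vertex has at most $4$ in-part neighbors in $N(x)$. The sets $A\cap N(u)\cap N(v)$ and $A\cap N(u)\cap N(w)$ are unions of the $r-q=k-3$ independent sets $V_i$, $i>q$, so at most the pair $vw$ $A$-shares. Hence the graph is $F$-free. We count copies of $K_k$.

* Crossing, inside $A$: $N(T(n-3,r))=N(T(n,r))-3\Gamma m^{k-1}-O(n^{k-2})$, up to the sign of the error term. Indeed $T(n-1,r)$ arises from $T(n,r)$ by deleting a vertex of a largest part, which lies in $\Gamma m^{k-1}+O(n^{k-2})$ copies, since all parts have size $m+O(1)$.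
* Inside $A$ with exactly one in-part edge: each of $q$ parts has $8h_i=4m+O(1)$ in-part edges, each in $\Lambda m^{k-2}+O(n^{k-3})$ such copies.
* One vertex of $B$ and a crossing $K_{k-1}$ in $A$: $Em^{k-1}+O(n^{k-2})$ for each vertex of $B$.

Adding up gives (5). $\square$

## Extremal graphs for $F$: five forbidden patterns and a count

Suppose, for a contradiction, that $\mathrm{ex}_k(n,\text{Berge-}F)=\mathrm{ex}(n,K_k,F)$ for infinitely many $n$. For these $n$ let $G=G_n$ be $F$-free with $N(G)=\mathrm{ex}(n,K_k,F)$. We pass to subsequences freely. Since $\chi(F)=r+1>k$, (S1)–(S5) hold.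

The following lemma is the tool for showing that a pattern is forbidden: host the defect of a coloring on the pattern, and place the rest greedily.

**Lemma 7 (extension).** Let $\xi>0$, $V(F)=X\sqcup Y$, and let $B_0$ be a set of boundedly many vertices of $G$. Let $\varphi:X\to V(G)$ be injective and preserve the edges of $F[X]$, where each $\varphi(x)$ is in $B_0$ or is a regular vertex outside $B_0$. Let $\kappa:Y\to[r]$ be proper on $F[Y]$. Suppose that for every $y\in Y$: neighbors of $y$ in $X$ hosted outside $B_0$ are not hosted in $V_{\kappa(y)}$; and at least $\xi n$ vertices of $V_{\kappa(y)}$ are adjacent to all $B_0$-hosts of neighbors of $y$ in $X$. Then $F\subseteq G$ for $n$ large.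

*Proof.* Place the vertices $y\in Y$ one by one on unused regular vertices of $V_{\kappa(y)}\setminus B_0$ adjacent to all hosts of already hosted neighbors. Hosts outside $B_0$ of neighbors of $y$ are regular vertices in parts other than $V_{\kappa(y)}$: for neighbors in $X$ by hypothesis, for neighbors in $Y$ because $\kappa$ is proper. Each such host excludes at most $\theta_nn$ vertices. Non-regular, used and $B_0$-vertices exclude at most $\theta_nn+O(1)$. So each time at least $\xi n-o(n)>0$ candidates remain. $\square$

We always use $\kappa=\pi\circ\kappa_j$ with a permutation $\pi$ of $[r]$; "use $j$" refers to this.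

**Step 1: at most three exceptional vertices.** This step defines the set $B$. *Claim: for each $\eta>0$ and $n$ large, at most three vertices have $\min_id_i\ge\eta$.* Suppose $z_0,\dots,z_3$ do. Apply Lemma 7 with $B_0=\{z_0,\dots,z_3\}$, $X=\{c_0,\dots,c_3\}$, $\varphi(c_l)=z_l$, $j=3$. The set $X$ is independent in $F$; $\kappa_3$ is proper on $Y$ because its only exceptions are edges at the $c_l$; and each $y\in Y$ has at most one neighbor in $X$, so at least $\eta m$ vertices of $V_{\kappa(y)}$ are available (for $y$ with no neighbor in $X$, all of $V_{\kappa(y)}$ is). So $F\subseteq G$, a contradiction.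

Order the vertices by $\min_id_i$ decreasingly. The fourth value tends to $0$. Pass to a subsequence along which the first three converge, and let $B$ consist of those of these three vertices whose value has a positive limit. So $|B|\le3$ is constant; there is $\eta_0>0$ with $d_i(x)\ge\eta_0$ for $x\in B$ and all $i$; and all other vertices have $\min_id_i=o(1)$, uniformly. Let $A=V(G)\setminus B$ and replace $V_i$ by $V_i\setminus B$, which changes the $d_i$ by $O(1/n)$. By (S4), after enlarging $\theta_n$, all vertices of $A$ are regular and have in-part degree $o(n)$. From now on Lemma 7 is applied with $B_0=B$.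

**Step 2: five rules.** This step turns each defect of a coloring into a property of $G$. Let $n$ be large; "disjoint" means vertex-disjoint.

(R1) *At most $q$ parts contain $4$ disjoint in-part edges.* Otherwise use $j=1$, with $\pi(1),\dots,\pi(q+1)$ the indices of $q+1$ such parts. Let $X$ be the set of all $x_{p,s},y_{p,s}$, with unit $(p,s)$ hosted on the $s$th of four disjoint edges in $V_{\pi(p)}$. $F[X]$ has only the edges $x_{p,s}y_{p,s}$, and the neighbors in $Y$ of these vertices are base vertices with $i_1\ne p$.

(R2) *For $x\in B$ and any $a$ there are no $4$ disjoint stars $K_{1,5}$ in $G[V_a]$ with all leaves in $N(x)$.* Otherwise use $j=2$, $\pi(1)=a$, $X=\{b\}\cup\{y'_s,x'_{s,l}\}$, with $b$ hosted at $x$, the $y'_s$ at the centers and the $x'_{s,l}$ at the leaves. The neighbors of $y'_s,x'_{s,l}$ in $Y$ are base vertices with $i_2\ne1$.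

(R3) *For each $a$, $|B|$ plus the maximum number of disjoint $K_{1,9}$ in $G[V_a]$ is at most $3$.* Otherwise use $j=3$, $\pi(1)=a$: host $|B|$ of the $c_l$ on $B$ and the other $c_l$ on star centers, with their nine leaves on the leaves of the star. $X$ consists of the $c_l$ and of the leaves of the star-hosted $c_l$. The leaves of the $B$-hosted $c_l$ are in $Y$, are assigned to $V_a$, and have one neighbor in $X$. The $Y$-neighbors of $A$-hosted members of $X$ are base vertices with $i_3\ne1$.

(R4) *If $|B|=3$: for distinct $z_0,z_1,z_2\in B$ there are no disjoint copies of $K_{k-2}$, $Q^1\subseteq A\cap N(z_0)\cap N(z_1)$ and $Q^2\subseteq A\cap N(z_0)\cap N(z_2)$.* Otherwise use $j=4$, $X=\{f_0,f_1,f_2\}\cup Q_1\cup Q_2$, with $f_l$ hosted at $z_l$ and $Q_i$ on $Q^i$. The vertices of $Q_1,Q_2$ have no neighbors in $Y$.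

(R5) *If $|B|=3$, no $K_k$ of $G$ contains $B$.* Otherwise use $j=5$, $X=\{g_1,g_2,g_3\}\cup R$, with $g_1,g_2,g_3$ hosted on $B$ and $R$ on the remaining $k-3$ vertices of the clique. $R$ has no neighbors in $Y$.

In each case $\kappa_j$ is defined and proper on $Y$ by the list of exceptions, and every $y\in Y$ has at most one $B$-hosted neighbor in $X$, because the blocks of the $c_l$, of the $f_l$ and of the $g_l$ are disjoint, and leaves belong to one $c_l$. So $\xi n=\eta_0m/2$ works in Lemma 7, and $F\subseteq G$ would follow.

**Step 3: in-part edges against exceptional vertices.** This step bounds $d_a(x)$, $x\in B$, in terms of the number of in-part edges of $V_a$. Let $Z$ be the union of the vertex sets of maximal families of disjoint $K_{1,9}$'s in $G[V_a]$, $a\in[r]$. Then $|Z|=O(1)$ by (R3), and $J_a:=G[V_a\setminus Z]$ has maximum degree at most $8$. Put $\epsilon_a=e(J_a)\le4|V_a|$. By (R1) there is $I\subseteq[r]$ with $|I|=q$ such that for $a\notin I$ the graph $G[V_a]$ has matching number at most $3$. Then the at most $6$ vertices of a maximum matching of $J_a$ meet all its edges, so $\epsilon_a\le48$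 for $a\notin I$. Pass to a subsequence with $I$ constant. In total there are $O(n)$ in-part edges: $O(n)$ in the $J_a$, and $|Z|\cdot o(n)$ meeting $Z$.

Let $x\in B$ and take a maximal family of disjoint $K_{1,5}$'s in $J_a$ with leaves in $N(x)$. By (R2) it has at most $3$ members, so at most $18$ vertices. A vertex of $J_a$ that is neither in the family nor $J_a$-adjacent to it has at most $4$ $J_a$-neighbors in $N(x)$, since otherwise it would be the center of one more disjoint star. So all but $O(1)$ vertices have at most $4$ $J_a$-neighbors in $N(x)$, and the others have at most $8$. Double counting,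
$$\sum_{y\in N(x)\cap V(J_a)}\deg_{J_a}(y)=\sum_{z\in V(J_a)}|N_{J_a}(z)\cap N(x)|\le4|V_a|+O(1).$$
The vertices outside $N(x)$ have degree at most $8$, hence
$$2\epsilon_a\le4|V_a|+8\big(|V_a|-|N(x)\cap V_a|\big)+O(1),\qquad\text{so}\qquad d_a(x)\le\frac32-\frac{\epsilon_a}{4m}+o(1).\tag{6}$$
For $a\in I$ put $\rho_a=\min\{\frac12,\max(0,\frac{\epsilon_a}{4m}-\frac12)\}$. Then
$$\epsilon_a\le m(2+4\rho_a)+o(n)\qquad\text{and}\qquad d_a(x)\le1-\rho_a+o(1)\quad(x\in B).$$
The first holds with equality and without error term if $0\le\frac{\epsilon_a}{4m}-\frac12\le\frac12$; it is clear if $\epsilon_a<2m$; and otherwise $\rho_a=\frac12$ and $\epsilon_a\le4|V_a|=4m+o(n)$. The second is trivial if $\rho_a=0$, and follows from (6) and $\rho_a\le\frac{\epsilon_a}{4m}-\frac12$ otherwise. For $a\notin I$ we only use $d_a(x)\le1+o(1)$.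

**Step 4: an upper count, compared with (5).** This step shows that $|B|=3$ and that the trade-off is at its extreme. The copies of $K_k$ in $G$ are of these kinds.

* With at least two vertices in $B$: $O(n^{k-2})$.
* With exactly one vertex $x\in B$: at most $e_{k-1}(d(x))m^{k-1}+O(n^{k-2})$, since there are only $O(n)$ in-part edges and each is in at most $n^{k-3}$ copies of $K_{k-1}$.
* Crossing, inside $A$: at most $e_k(|V_1|,\dots,|V_r|)\le N(T(n-|B|,r))=N(T(n,r))-|B|\Gamma m^{k-1}+O(n^{k-2})$, because balancing the integers $|V_i|$ does not decrease $e_k$.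
* Inside $A$, with an in-part edge meeting $Z$: at most $O(1)\cdot o(n)\cdot n^{k-2}=o(n^{k-1})$.
* Inside $A$, all in-part pairs in $\bigcup J_a$, exactly one such pair: at most $\sum_a\epsilon_a\Lambda(m+o(n))^{k-2}$.
* Inside $A$, all in-part pairs in $\bigcup J_a$, at least two such pairs: $O(n\cdot n^{k-3}+n^2\cdot n^{k-4})=O(n^{k-2})$, for two such pairs sharing a vertex (degrees are at most $8$) and disjoint, respectively.

Put $\sigma=\sum_{a\in I}(\frac12-\rho_a)\ge0$. Then $\sum_a\epsilon_a\le m(4q-4\sigma)+o(n)$. All partial derivatives of $e_{k-1}$ on $[0,1]^r$ are values of $e_{k-2}$ on $r-1$ coordinates, hence lie in $[0,\Lambda]$. As $|I|=q$ and $r-q=k-3$, raising the coordinates in $I$ from $\frac12$ to $1-\rho_a$ changes $e_{k-1}$ from $E$ to at most $E+\Lambda\sigma$. So for $x\in B$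
$$e_{k-1}(d(x))\le E+\Lambda\sigma+o(1),$$
$$N(G)\le N(T(n,r))+m^{k-1}\Big[4q\Lambda-4\Lambda\sigma+\sum_{x\in B}\big(e_{k-1}(d(x))-\Gamma\big)\Big]+o(n^{k-1}).\tag{7}$$
Since $N(G)=\mathrm{ex}(n,K_k,F)$, comparison with (5) gives
$$3(E-\Gamma)\le|B|(E-\Gamma)-(4-|B|)\Lambda\sigma+o(1).$$
As $E>\Gamma$, $|B|\le3$ and $\sigma\ge0$, this forces $|B|=3$ and $\sigma\to0$.

**Step 5: the densities of the exceptional vertices.** This step determines $d(x)$ for $x\in B$. With $|B|=3$, (5) and (7) give $\sum_{x\in B}e_{k-1}(d(x))\ge3E-o(1)$, and each term is at most $E+o(1)$. So $e_{k-1}(d(x))\to E$ for each $x\in B$. Also $\rho_a\to\frac12$, so $d_a(x)\le\frac12+o(1)$ for $a\in I$. Let $c_a=\frac12$ for $a\in I$ and $c_a=1$ for $a\notin I$. On the box $\{0\le d_a\le c_a\}$ the maximum $E$ of $e_{k-1}$ is attained only at the top corner: if $d_a<c_a$, then $e_{k-1}(d)\le E-(c_a-d_a)\,e_{k-2}\big((c_b)_{b\ne a}\big)<E$. Since $d(x)$ is within $o(1)$ of this box,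
$$d_a(x)\to\tfrac12\ (a\in I),\qquad d_a(x)\to1\ (a\notin I)\qquad\text{for all }x\in B.\tag{8}$$

**Step 6: $u$ against $v$ and $w$.** This step shows that the neighborhoods are complementary. Fix $a\in I$. Three subsets of $V_a$ of size $(\frac12+o(1))m$ have total size $(\frac32+o(1))m\le|V_a|+(\text{sum of the pairwise intersections})$, because $\ell\le1+\binom \ell2$ for each multiplicity $\ell$. So two of them meet in at least $(\frac16-o(1))m$ vertices. Pass to a subsequence, and call the two corresponding vertices of $B$ $v,w$ and the third $u$. By (8), $v$ and $w$ have $m-o(n)$ common neighbors in each of the $k-3$ parts outside $I$. With $V_a$ these are $k-2$ parts, so by (S5) there are $\Omega(n^{k-2})$ copies of $K_{k-2}$ in $A\cap N(v)\cap N(w)$; only $O(n^{k-3})$ of them meet a given bounded set. If $u$ and $v$ $A$-shared through some $Q^2$, a disjoint $Q^1\subseteq A\cap N(v)\cap N(w)$ would contradict (R4) with $z_0=v$, $z_1=w$, $z_2=u$. The same with $v$ and $w$ exchanged excludes $u$ and $w$. So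
$$u\ A\text{-shares with neither } v \text{ nor } w.\tag{9}$$
Consequently $|N(u)\cap N(v)\cap V_i|=o(n)$ for $i\in I$; otherwise (S5) with this set and the $k-3$ parts outside $I$ contradicts (9) along a subsequence. Likewise for $w$. So by (8), for $i\in I$, both $N(v)\cap V_i$ and $N(w)\cap V_i$ differ from $V_i\setminus N(u)$ in $o(n)$ vertices. With (8), for $n$ large and all $i\in[r]$,
$$|N(v)\cap N(w)\cap V_i|\ge\frac m4,\qquad|N(u)\cap V_i|\ge\frac m4.\tag{10}$$
Finally, (R3) with $|B|=3$ says that $G[V_a]$ contains no $K_{1,9}$, so
$$\text{every vertex of }A\text{ has in-part degree at most }8.\tag{11}$$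

## Up to two edges among $u,v,w$ never help

Let $G^-$ be $G$ with all edges inside $B=\{u,v,w\}$ removed. The next lemma is what allows us to change edges inside $B$. It works by moving an embedding of $F$: whatever copy of $F$ uses edges inside $B$, another copy avoids them.

**Lemma 8.** For $n$ large (in the subsequence): if $D$ is a set of at most two of the three pairs of $B$, then $G'=G^-+D$ is $F$-free.

*Proof.* Let $\psi$ be an embedding of $F$ in $G'$. By (11), Lemma 4 applies to $G'$; take $j,\pi$. The graphs $G$ and $G'$ agree outside pairs in $B$, so $A$-sharing is the same in both.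

**Step 1: the cases $j=3,5,4$.** These are excluded directly. $j=3$ is impossible by Lemma 4. If $j=5$, then $g_1,g_2,g_3$ occupy $B$ and $G'[B]$ is a triangle, but $|D|\le2$. If $j=4$, then $f_0,f_1,f_2$ occupy $B$, so $Q_1,Q_2$ are hosted in $A$, and two different pairs of $B$ $A$-share, contradicting (9).

**Step 2: $u$ excludes $v$ and $w$.** This step controls what $B$ can host. Call the following vertices *core*: base vertices, all $x_{p,s},y_{p,s},y'_s,x'_{s,l}$, the vertex $b$, and the leaves of the $c_l$. All core special vertices have block $[t]$. *Claim: if $u$ hosts a core vertex, then neither $v$ nor $w$ does.* Let $\alpha,\alpha'$ be distinct core vertices. In each coordinate at most two values are forbidden for the type of a common base neighbor of $\alpha$ and $\alpha'$. As $r-2\ge k-2$, we can choose $k-2$ distinct allowed values in each coordinate, and combine them to $k-2$ allowed types pairwise differing in all coordinates. The base vertices of these types with a common index $s$ form a $K_{k-2}$ in $N_F(\alpha)\cap N_F(\alpha')$. Letting $s$ vary gives $t>3$ disjoint such cliques, so one of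 them is hosted in $A$. Thus the hosts of $\alpha,\alpha'$ $A$-share, and (9) gives the claim.

**Step 3: the case $j=1$.** We re-embed $F$ in $G$. Call a unit $(p,s)$ broken if at least one of its two ends is hosted in $B$. If $u$ hosts an end of a unit, then by the claim that is the only broken unit. Otherwise at most two units are broken, by $v$ and $w$. Let $X$ consist of both ends of all unbroken units and, for each broken unit, one $B$-hosted end. Let $\varphi=\psi|_X$, $Y=V(F)\setminus X$, $\kappa=\pi\circ\kappa_1$. We check the hypotheses of Lemma 7 with $B_0=B$.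

Ends of different units are non-adjacent in $F$, so $F[X]$ contains only edges of unbroken units; these are hosted on edges of $G^-$ inside parts $V_{\pi(p)}$. The coloring $\kappa$ is proper on $F[Y]$, since no unit has both ends in $Y$. An $A$-hosted member of $X$ with first coordinate $p$ lies in $V_{\pi(p)}$ and has in $Y$ only base neighbors, with $i_1\ne p$. The $B$-hosts of members of $X$ form a subset of $\{v,w\}$ or of $\{u\}$. So by (10) at least $m/4$ vertices of each part are adjacent to all of them; this serves the base vertices and the remaining ends of broken units. Lemma 7 applies. Neither $\varphi$ nor the extension uses an edge inside $B$, because all of $Y$ is placed in $A$. So $F\subseteq G^-\subseteq G$, a contradiction.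

**Step 4: the case $j=2$.** Again we re-embed. By Lemma 4, $b$ is hosted at some $x\in B$. Call unit $s$ broken if one of its vertices is hosted in $B$. If $x=u$, then by the claim $v,w$ host no core vertex, so no unit is broken. If $x=v$ (the case $x=w$ is symmetric), then by the claim $u$ hosts no core vertex, so at most one unit $s_0$ is broken, by $w$. Let $X$ consist of $b$, all vertices of unbroken units, and $y'_{s_0}$ if $s_0$ exists. Put $\varphi=\psi$ on $b$ and on the unbroken units, and $\varphi(y'_{s_0})=w$; this is injective, because in $\psi$ the vertex $w$ hosts a vertex of unit $s_0$.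

The edges of $F[X]$ are $y'_sx'_{s,l}$ and $x'_{s,l}b$ for unbroken $s$, hosted on edges of $G^-$; note that $y'_{s_0}b\notin E(F)$. Let $\kappa=\pi\circ\kappa_2$ on $Y$; it is defined and proper, as $b$ and all $y'_s$ are in $X$. The $A$-hosted members of $X$ lie in $V_{\pi(1)}$ and their neighbors in $Y$ are base vertices with $i_2\ne1$. The $B$-hosts used are $\{u\}$ or a subset of $\{v,w\}$. So by (10) Lemma 7 applies with $B_0=B$; in particular the vertices $x'_{s_0,l}\in Y$, whose neighbors in $X$ are $b$ and $y'_{s_0}$, find common neighbors of $v$ and $w$ in $V_{\pi(1)}$. We get $F\subseteq G^-\subseteq G$, a contradiction. $\square$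

## The hyperedge through $u$, $v$ and $w$

We now finish the proof of Theorem B. Take $n$ large in the subsequence and let $G_0=G^-+vw$.

**Step 1: $G_0$ is extremal.** We show that $G_0$ is $F$-free and $N(G_0)=\mathrm{ex}(n,K_k,F)$. No $K_k$ of $G$ contains all of $B$, by (R5). A $K_k$ of $G$ containing $u$ and exactly one of $v,w$ would give a $K_{k-2}$ in $A$ in the common neighborhood of this pair, contradicting (9). So no $k$-clique of $G$ contains the pair $uv$ or $uw$, and all $k$-cliques of $G$ are present in $G_0$. Hence $N(G_0)\ge N(G)=\mathrm{ex}(n,K_k,F)$. By Lemma 8 with $D=\{vw\}$, $G_0$ is $F$-free, so equality holds.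

**Step 2: one more hyperedge.** By (8) and the regularity of the vertices of $A$, we can choose greedily one vertex from each of the $k-3$ parts $V_i$, $i\notin I$, to form a clique $Q'\subseteq N(u)\cap N(v)\cap N(w)$. Let
$$h^*=\{u,v,w\}\cup Q',\qquad\mathcal H=\{k\text{-cliques of }G_0\}\cup\{h^*\}.$$
Then $|h^*|=k$, and since $uv\notin E(G_0)$, $h^*$ is not a clique of $G_0$. So $|\mathcal H|=\mathrm{ex}(n,K_k,F)+1$.

**Step 3: $\mathcal H$ is Berge-$F$-free.** In a Berge-$F$ all edges of $F$ assigned to hyperedges other than $h^*$ are edges of $G_0$, and at most one edge of $F$ is assigned to $h^*$. All pairs inside $h^*$ except $uv$ and $uw$ are edges of $G_0$. So $F$ would be a subgraph of $G_0$, of $G_0+uv$ or of $G_0+uw$. These are $G^-+D$ with $D=\{vw\}$, $\{vw,uv\}$, $\{vw,uw\}$, and they are $F$-free by Lemma 8.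

**Step 4: from infinitely many $n$ to all large $n$.** We have shown $\mathrm{ex}_k(n,\text{Berge-}F)\ge\mathrm{ex}(n,K_k,F)+1$ for all large $n$ in the subsequence. This contradicts the assumption that equality holds for infinitely many $n$. So equality holds for only finitely many $n$, and by the left side of (1) strict inequality holds for all sufficiently large $n$. This proves Theorem B. For $r=k\ge6$, where $E=\frac{k+3}8>1=\Gamma$ (for $k=6$, $E=\frac98$), it disproves the conjecture. $\blacksquare$
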